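\title{Pasynkov's theorem on finite-dimensional maps fails over the Hilbert cube}

\begin{abstract}
Pasynkov's theorem says that if $f:X\to Y$ is a map of compacta with fibers of dimension at most $k$ and $Y$ is finite-dimensional, then there is a map $g:X\to[0,1]^k$ such that $f\times g$ has zero-dimensional fibers. We show that the assumption on $Y$ cannot be omitted. Over the Hilbert cube, and over every strongly infinite-dimensional compactum, we construct a surjection $f$ with fibers of dimension at most $1$ such that every map of $X$ to a compactum of dimension at most $1$ is constant on a nondegenerate continuum in a fiber of $f$.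
\end{abstract}

\section{The question and the results}\label{sec:intro}

A \emph{compactum} is a nonempty compact metrizable space, a \emph{continuum} is a connected compactum, all maps are continuous, $\dim$ is the covering dimension, and $\mathbb{I}=[0,1]$. For a map $f:X\to Y$ put $\dim f=\sup\{\dim f^{-1}(y):y\in Y\}$. As usual, $f$ is called \emph{$k$-dimensional} if $\dim f\le k$. For $g:X\to L$ let $f\times g:X\to Y\times L$ be the map $x\mapsto(f(x),g(x))$.

The fiber of $f\times g$ over $(y,s)$ is $f^{-1}(y)\cap g^{-1}(s)$. So $\dim(f\times g)=0$ means that the restriction of $g$ to every fiber of $f$ has zero-dimensional point-inverses. If $g$ takes values in $\mathbb{I}^k$, Hurewicz's theorem (fact (F3) below) then gives $\dim f^{-1}(y)\le k$ for all $y$: a single map $g$ certifies, for all fibers at once, that $f$ is $k$-dimensional. The question is whether such a certificate always exists.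

Let $f:X\to Y$ be a $k$-dimensional map of compacta. Pasynkov stated that if $Y$ is finite-dimensional, then there is a map $g:X\to\mathbb{I}^k$ with $\dim(f\times g)=0$. Without any assumption on $Y$, Sternfeld proved that there is a map $g:X\to\mathbb{I}^k$ with $\dim(f\times g)=1$. We quote both results as they are stated in \cite{problem}, where the following problem is posed and described as open: can the restriction on $Y$ in Pasynkov's theorem be omitted?

\medskip
\noindent\textbf{Question.} \emph{Is it true that for all compacta $X$ and $Y$, every integer $k\ge0$ and every $k$-dimensional map $f:X\to Y$ there is a map $g:X\to\mathbb{I}^k$ with $\dim(f\times g)=0$?}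
\medskip

The simplest cases suggest a positive answer. For $k=0$ the cube $\mathbb{I}^0$ is a point and $\dim(f\times g)=\dim f=0$. When $Y$ is a point, Pasynkov's theorem says that every compactum $K$ with $\dim K\le k$ has a map $g_K:K\to\mathbb{I}^k$ with zero-dimensional point-inverses. Hence each fiber of $f$, taken separately, has such a map, and for a projection $Y\times K\to Y$ the map $(y,x)\mapsto g_K(x)$ works over any $Y$. Finally, the target $\mathbb{I}^k$ in Pasynkov's theorem does not grow with $\dim Y$, so the finiteness of $\dim Y$ looks like a convenience of proof. Nevertheless the answer is negative, already for $k=1$. Let $\mathbb{D}\subset\mathbb{C}$ be the closed unit disc.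

\begin{theorem}\label{thm:A}
There are a compactum $X$, a map $f:X\to Y$ onto the Hilbert cube $Y$ with $\dim f^{-1}(y)\le1$ for all $y$, and a map $p:X\to\mathbb{D}$ with the following property: for every compactum $L$ with $\dim L\le1$ and every map $g:X\to L$ there is a continuum $T$ in a fiber of $f$ such that $g|T$ is constant and $\operatorname{diam}p(T)\ge1$. In particular, $\dim(f\times g)\ge1$ for every map $g:X\to\mathbb{I}$.
\end{theorem}

Since always $\dim(f\times g)\le\dim f\le 1$, the last assertion says that no real function lowers the dimension of $f$ at all.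

A \emph{partition} between disjoint closed sets $A,B\subset Y$ is a closed set $P$ whose complement is the union of disjoint open sets $U\supset A$ and $V\supset B$. A compactum $Y$ is \emph{strongly infinite-dimensional} if there are pairs $(A_i,B_i)_{i\ge1}$ of disjoint closed sets such that $\bigcap_iP_i\ne\emptyset$ whenever each $P_i$ is a partition between $A_i$ and $B_i$.

\begin{theorem}\label{thm:B}
For every strongly infinite-dimensional compactum $Y$ there are a compactum $X$, a surjective $1$-dimensional map $f:X\to Y$ and a map $p:X\to\mathbb{D}$ with the property stated in Theorem~\ref{thm:A}.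
\end{theorem}

We make no claim about $k\ge2$; the failure for $k=1$ answers the Question. The bound $\dim L\le1$ cannot be dropped: for $L=\mathbb{D}$ and $g=p$, every set on which $g$ is constant has a one-point image under $p$.

A compactum has dimension at most $1$ exactly when circle-valued maps on its closed subsets extend. We start from the disc and force such extensions one at a time, but in a family: over a point of a simplex there is one extension for each nonzero barycentric coordinate. A map $g$ violating the theorem would make a choice among these competing extensions, the choice would be locally constant, and it would push a cell onto its boundary. Section~\ref{sec:model} carries this out for one extension problem over a segment. Section~\ref{sec:essential} isolates the pushing argument, Section~\ref{sec:construction} constructs $f$, Sections~\ref{sec:descent} and \ref{sec:finite} treat finitely many extension problems, and Section~\ref{sec:limit} passes to the limit.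

\section{Notation and standard facts}\label{sec:facts}

For a complex number $a$, the inequality $a\ge0$ means that $a$ is a nonnegative real number. Thus, for $a,w\in\mathbb{C}$, the condition $a\overline{w}\ge0$ holds if $a=0$, and for $a\ne0$ it says that $w=|w|\,a/|a|$. The simplex $\Delta^r=\{t\in[0,1]^{r+1}:\sum_jt_j=1\}$ has coordinates $t_0,\dots,t_r$ and vertices $\varepsilon_0,\dots,\varepsilon_r$; $S^{2r+1}\subset\mathbb{C}^{r+1}$ is the unit sphere, and $\mathbb{T}^{r+1}=(S^1)^{r+1}$. A \emph{polyhedron} is a space homeomorphic to a finite simplicial complex, and a \emph{graph} is a finite simplicial complex of dimension at most $1$. The letter $\Gamma$, with or without indices, always denotes a connected graph; $S^1$ is regarded as one. The sign $\simeq$ denotes free homotopy. A partition of unity \emph{subordinate} to a finite open cover $(O_i)$ consists of maps $\lambda_i\ge0$ with $\sum_i\lambda_i=1$ and $\lambda_i=0$ outside $O_i$. Below, $Z$, $W$, $V$ are compact metrizable spaces.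

\begin{itemize}
\item[(F1)] $\dim Z\le n$ if and only if $Z$ has finite open covers of arbitrarily small mesh in which no point belongs to more than $n+1$ members. Closed subsets inherit the inequality $\dim\le n$.
\item[(F2)] $\dim Z\le n$ if and only if every map from a closed subset of $Z$ to $S^n$ extends to a map $Z\to S^n$.
\item[(F3)] $\dim Z\le0$ if and only if $Z$ contains no continuum with more than one point. A map is \emph{light} if all its point-inverses have dimension at most $0$. Hurewicz's dimension-lowering theorem gives $\dim Z\le\dim V$ whenever there is a light map $Z\to V$.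
\item[(F4)] (Monotone--light factorization.) For a map $\psi:W\to V$, the quotient space $Z$ of $W$ whose points are the components of the point-inverses of $\psi$ is compact metrizable, and $\psi=\ell q$, where $q:W\to Z$ is the quotient map and $\ell:Z\to V$ is a light map.
\item[(F5)] A polyhedron $P$ is an absolute neighborhood retract. Hence: (a) a map from a closed set $C\subset Z$ to $P$ extends over an open neighborhood of $C$; (b) there is $\epsilon>0$ such that any two $\epsilon$-close maps of a space into $P$ are homotopic; (c) (Borsuk's homotopy extension theorem) if $C\subset Z$ is closed, $\psi:Z\to P$ is a map and $\psi|C\simeq\varphi$, then $\varphi$ extends to a map $Z\to P$ homotopic to $\psi$.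
\item[(F6)] The nonempty closed subsets of a compactum form a compactum in the Hausdorff metric, and a Hausdorff limit of continua is a continuum.
\item[(F7)] The fundamental group of a connected graph is free. A free group is torsion-free, and its nontrivial abelian subgroups are infinite cyclic.
\item[(F8)] A cell does not retract onto its boundary sphere. No map $\mathbb{D}\to S^1$ restricts on $S^1$ to a map homotopic to the identity.
\end{itemize}

\section{A model: one puncture over a segment}\label{sec:model}

\subsection*{The space}
The disc is two-dimensional because the map $z\mapsto z/|z|$ on its boundary does not extend. To make it extend, replace the origin by a circle: the space $\{(z,\zeta)\in\mathbb{D}\times S^1:z\overline\zeta\ge0\}$ is an annulus on which $\zeta$ extends $z/|z|$. A single space cannot give a counterexample, since the Question has a positive answer over a point. So we solve the same extension problem in a family, in two competing ways. Let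
\[
K=\{(z,w)\in\mathbb{D}\times S^3: z\overline{w_0}\ge0,\ z\overline{w_1}\ge0\},\qquad \tau(z,w)=(|w_0|^2,|w_1|^2)\in\Delta^1,
\]
and let $K_t=\tau^{-1}(t)$. In $K_t$ a point with $z\ne0$ has $w_j=\sqrt{t_j}\,z/|z|$, while the points with $z=0$ form the image of
\[
\phi_t:\mathbb{T}^2\to K_t,\qquad\phi_t(\eta_0,\eta_1)=(0,\sqrt{t_0}\,\eta_0,\sqrt{t_1}\,\eta_1).
\]
This image is a torus if $t_0,t_1>0$ and a circle if $t$ is a vertex. Thus $K_t$ is the union of the image of $\phi_t$ and the annulus
\[
d_t:S^1\times[0,1]\to K_t,\qquad d_t(\zeta,\rho)=(\rho\zeta,\sqrt{t_0}\,\zeta,\sqrt{t_1}\,\zeta),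
\]
whose inner circle $\rho=0$ is the image of the diagonal of $\mathbb{T}^2$ and whose outer circle is the \emph{rim} $\{|z|=1\}$ of $K_t$. On $K_t$ the map $z/|z|$ extends as $w_j/|w_j|$ for each $j$ with $t_j>0$. Over $\varepsilon_0$ only $j=0$ is available, over $\varepsilon_1$ only $j=1$.

\begin{proposition}\label{prop:model}
Let $L$ be a compactum with $\dim L\le1$ and let $g:K\to L$ be a map. There are $t\in\Delta^1$ and a continuum $T\subset K_t$ such that $g|T$ is constant and the $z$-coordinates of the points of $T$ form a set of diameter at least $1$.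
\end{proposition}

Suppose there is no such $T$. Factor $\tau\times g:K\to\Delta^1\times L$ as $\ell q$ with $q:K\to Z$ as in (F4), and let $Z_t=q(K_t)=\ell^{-1}(\{t\}\times L)$. Then $Z_t$ has a light map to $L$, so $\dim Z_t\le1$ by (F3). Each point-inverse of $q$ is a continuum in some $K_t$ on which $g$ is constant, so its $z$-diameter is less than $1$. The first lemma turns this smallness into homotopy information. It and the next two lemmas are stated in the generality needed later.

\begin{lemma}\label{lem:winding}
Let $q:W\to Z$ and $p:W\to\mathbb{D}$ be maps of compacta with $\dim Z\le1$ and $\operatorname{diam}p(q^{-1}(\omega))<1$ for all $\omega\in q(W)$. Put $R=p^{-1}(S^1)$. There is a map $u:Z\to S^1$ with $uq|R\simeq p|R$ as maps to $S^1$.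
\end{lemma}

\begin{proof}
We may assume $R\neq\emptyset$. Let $\omega\in q(R)$, $C=q^{-1}(\omega)\cap R$ and $\delta=\operatorname{diam}p(C)<1$. The set $V$ of all $x\in R$ with $\operatorname{dist}(p(x),p(C))<(1-\delta)/3$ is open in $R$ and $\operatorname{diam}p(V)\le\delta+2(1-\delta)/3<1$. The set $O=q(R)\setminus q(R\setminus V)$ is open in $q(R)$, contains $\omega$, and satisfies $q^{-1}(O)\cap R\subset V$. Cover $q(R)$ by finitely many such sets $O_i$, choose $p_i\in p(q^{-1}(O_i)\cap R)$ and a subordinate partition of unity $(\lambda_i)$, and put $\hat\theta=\sum_i\lambda_ip_i$. If $x\in R$ and $\lambda_i(q(x))>0$, then $|p_i-p(x)|<1$. Hence $|\hat\theta(q(x))-p(x)|<1=|p(x)|$, so the segment from $p(x)$ to $\hat\theta(q(x))$ misses $0$. Therefore $\theta=\hat\theta/|\hat\theta|:q(R)\to S^1$ is defined, and normalizing these segments gives $\theta q|R\simeq p|R$. By (F2), $\theta$ extends from the closed set $q(R)$ to $u:Z\to S^1$.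
\end{proof}

For each $t$ we obtain $u_t:Z_t\to S^1$ such that the loop $\zeta\mapsto u_tq\,d_t(\zeta,1)$ has degree $1$. Sliding along the annulus, the loop $\zeta\mapsto u_tq\,d_t(\zeta,0)=u_tq\,\phi_t(\zeta,\zeta)$ has degree $1$ as well. If the $u_t$ were restrictions of one map $u:Z\to S^1$, we would be done: the points of $K$ with $z=0$ form the simply connected sphere $S^3$, so $uq$ would have degree $0$ on every loop in it. But the bound on dimension holds only for the fibers $Z_t$, and the maps $u_t$ are chosen independently. We need an invariant of $t$ that does not depend on the choice.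

\subsection*{Labels}
Let $e_0,\dots,e_r$ be the standard basis of $\mathbb{Z}^{r+1}=\pi_1(\mathbb{T}^{r+1})$ and $\mathbf{1}=e_0+\dots+e_r$. A map $\psi:\mathbb{T}^{r+1}\to\Gamma$ induces a homomorphism $\rho:\mathbb{Z}^{r+1}\to\pi_1(\Gamma)$, and up to conjugation $\rho$ depends only on the homotopy class of $\psi$. Call $\psi$ \emph{active} if the loop $\zeta\mapsto\psi(\zeta,\dots,\zeta)$ is not null-homotopic, that is, if $\rho(\mathbf{1})\ne1$. For active $\psi$ the image of $\rho$ is infinite cyclic by (F7), so
\begin{equation}\label{eq:rho}
\rho(e)=\gamma^{\lambda(e)}\quad(e\in\mathbb{Z}^{r+1})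
\end{equation}
for some $\gamma\ne1$ in $\pi_1(\Gamma)$ and some homomorphism $\lambda:\mathbb{Z}^{r+1}\to\mathbb{Z}$. In any representation \eqref{eq:rho} with $\gamma\neq1$, the element $\gamma$ has infinite order, so $\ker\lambda=\ker\rho$ and $\lambda(\mathbf{1})\ne0$. The group $\mathbb{Z}^{r+1}/\ker\rho$ is infinite cyclic, so all homomorphisms to $\mathbb{Z}$ with kernel $\ker\rho$ are proportional. Hence the \emph{label}
\[
v(\psi)=\bigl(\lambda(e_j)/\lambda(\mathbf{1})\bigr)_{0\le j\le r}\in\mathbb{Q}^{r+1}
\]
depends only on $\ker\rho$. For example, $\psi(\eta_0,\eta_1)=\eta_0^a\eta_1^b$ is active if and only if $a+b\ne0$, and then $v(\psi)=(a,b)/(a+b)$.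

\begin{lemma}\label{lem:label}
Let $\psi:\mathbb{T}^{r+1}\to\Gamma$ be a map.
\begin{itemize}
\item[(a)] If $\psi$ is active and $\psi'\simeq\psi$, then $\psi'$ is active and $v(\psi')=v(\psi)$.
\item[(b)] If $\psi$ is active, then $\sum_jv_j(\psi)=1$, and $v_j(\psi)=0$ whenever $\psi$ is homotopic to a map that does not depend on $\eta_j$.
\item[(c)] If $a:\Gamma\to\Gamma'$ is a map and $a\psi$ is active, then $\psi$ is active and $v(\psi)=v(a\psi)$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Conjugation does not change $\ker\rho$. (b) We have $\sum_j\lambda(e_j)=\lambda(\mathbf{1})$, and $e_j\in\ker\rho$ for a map that does not depend on $\eta_j$. (c) Since $a_*\rho(\mathbf{1})\ne1$, we have $\rho(\mathbf{1})\ne1$. Applying $a_*$ to \eqref{eq:rho} gives $a_*\rho(e)=(a_*\gamma)^{\lambda(e)}$, and $a_*\gamma\ne1$ because $(a_*\gamma)^{\lambda(\mathbf{1})}\ne1$. So the same $\lambda$ computes both labels.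
\end{proof}

To compare the labels given by two maps $u_1,u_2$ on $Z_t$, we factor both through one graph and use (c). This is why graphs are allowed as targets although Lemma~\ref{lem:winding} produces a map to the circle.

\begin{lemma}\label{lem:two}
Let $Z$ be a compactum with $\dim Z\le1$ and let $u_i:Z\to\Gamma_i$, $i=1,2$, be maps. There are a connected graph $\Gamma$ and maps $u:Z\to\Gamma$ and $a_i:\Gamma\to\Gamma_i$ with $a_iu\simeq u_i$ for $i=1,2$.
\end{lemma}

\begin{proof}
The product $\Gamma_1\times\Gamma_2$ is a union of vertices, edges, and closed squares $J$ (products of two edges). Let $\Gamma$ be the union of the vertices and edges. It is a graph, and it is connected: join $(v_1,v_2)$ to $(v_1',v_2')$ by an edge path in $\Gamma_1\times\{v_2\}$ followed by one in $\{v_1'\}\times\Gamma_2$. Let $U=(u_1,u_2):Z\to\Gamma_1\times\Gamma_2$. For a square $J$ we have $\dim U^{-1}(J)\le1$ and $\partial J\cong S^1$, so by (F2) the restriction of $U$ to $U^{-1}(\partial J)$ extends to $U_J:U^{-1}(J)\to\partial J$. The linear homotopy in $J$ from $U$ to $U_J$ is stationary on $U^{-1}(\partial J)$.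 Two squares meet only in points of their boundaries, and $J\cap\Gamma=\partial J$, so these homotopies and the stationary homotopy on $U^{-1}(\Gamma)$ fit together to a homotopy from $U$ to a map $u:Z\to\Gamma$. Let $a_i$ be the restriction of the projection to $\Gamma_i$.
\end{proof}

The lemma fails for $Z=\mathbb{T}^2$ and the two projections $u_1=\eta_0$, $u_2=\eta_1$: a common factorization would give $(1,0)=v(u)=(0,1)$ by Lemma~\ref{lem:label}. So a one-dimensional quotient of $K_t$ cannot see both extensions $w_0/|w_0|$ and $w_1/|w_1|$; it has to choose, and the label records the choice.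

\begin{proof}[End of the proof of Proposition~\ref{prop:model}]
Say that $u:Z_t\to\Gamma$ \emph{detects} $t$ if $uq\phi_t$ is active. The map $u_t$ found above detects $t$. If $u_1,u_2$ detect $t$ and $u,a_1,a_2$ are as in Lemma~\ref{lem:two}, then $u_iq\phi_t\simeq a_i(uq\phi_t)$, so $v(u_1q\phi_t)=v(uq\phi_t)=v(u_2q\phi_t)$ by Lemma~\ref{lem:label}. Call this common value $v(t)$.

The function $v$ is locally constant. Indeed, let $u:Z_s\to\Gamma$ detect $s$. By (F5a), $u$ extends to a map $\hat u$ on an open set $O\supset Z_s$ in $Z$. The image of $Z\setminus O$ in $\Delta^1$ is closed and misses $s$, so $O$ contains $Z_t$ for all $t$ in a closed neighborhood $A$ of $s$. The map $\hat uq$ is uniformly continuous on $\tau^{-1}(A)$ and $\phi_t\to\phi_s$ uniformly as $t\to s$. By (F5b), $\hat uq\phi_t\simeq uq\phi_s$ for $t$ near $s$. So $\hat u|Z_t$ detects $t$, and $v(t)=v(s)$.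

Since $\Delta^1$ is connected, $v$ is constant. But $\phi_{\varepsilon_0}$ does not depend on $\eta_1$ and $\phi_{\varepsilon_1}$ does not depend on $\eta_0$, so $v(\varepsilon_0)=(1,0)$ and $v(\varepsilon_1)=(0,1)$ by Lemma~\ref{lem:label}(b). This is a contradiction.
\end{proof}

The fibers $K_t$ are still two-dimensional. To make them one-dimensional we must repeat the construction for a dense sequence of functions $\Phi$ in place of $z$, and three difficulties appear. The zero set of $\Phi$ in a fiber has several components, each with its own label. With several stages, one has to decide, for each point of the base, which stage carries the winding of the rim. As a result, labels are locally constant only on pieces of the base that need be neither open nor closed, and connectedness of the base is no longer enough. We begin with the last point.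

\section{Essential maps and labeled covers}\label{sec:essential}

Let $r_1,r_2,\dots$ be integers $\ge1$, let $Q_M=\prod_{N\le M}\Delta^{r_N}$ ($Q_0$ is a point) and $Q=\prod_{N\ge1}\Delta^{r_N}$. For $M\ge1$ the space $Q_M$ is a cell, and its boundary sphere $\partial Q_M$ consists of the points $(t^1,\dots,t^M)$ with $t^N_j=0$ for some $N,j$. A map $\alpha:Y\to Q_M$ is \emph{essential} if no map $Y\to\partial Q_M$ agrees with $\alpha$ on $\alpha^{-1}(\partial Q_M)$. The identity of $Q_M$ is essential by (F8).

The end of the proof in Section~\ref{sec:model} can be read as follows: if $j(t)$ is the least index with $v_j(t)\ne0$, then $t\mapsto\varepsilon_{j(t)}$ is a retraction of $\Delta^1$ onto its boundary. The next lemma builds such a map from labels that are defined only on the members of a cover by arbitrary subsets, provided that each simplex has more vertices than there are members assigned to it.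

\begin{lemma}\label{lem:cover}
Let $Y$ be a compactum, $\alpha=(\alpha^1,\dots,\alpha^M):Y\to Q_M$ a map, and $0\le n_N\le r_N$ for $1\le N\le M$. Suppose that $Y$ is covered by subsets $C^N_c$ $(1\le N\le M$, $1\le c\le n_N)$ and that there are locally constant functions $j^N_c:C^N_c\to\{0,\dots,r_N\}$ such that $\alpha^N_j(y)>0$ whenever $y\in C^N_c$ and $j=j^N_c(y)$. Then $\alpha$ is not essential.
\end{lemma}

\begin{proof}
Let $C^N_{c,j}=\{y\in C^N_c:j^N_c(y)=j\}$. For fixed $(N,c)$ these sets are pairwise disjoint and relatively open in $C^N_c$. We first enlarge them to open subsets of $Y$ without losing disjointness. Let $d$ be a metric on $Y$, with $d(y,\emptyset)=\infty$. Put $O^N_{c,j}=\emptyset$ if $C^N_{c,j}=\emptyset$, and otherwise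
\[
O^N_{c,j}=\{y\in Y:d(y,C^N_{c,j})<d(y,C^N_c\setminus C^N_{c,j})\}\cap\{y\in Y:\alpha^N_j(y)>0\}.
\]
This set is open. It contains $C^N_{c,j}$: for $y\in C^N_{c,j}$ the left distance is $0$, the right distance is positive because $C^N_{c,j}$ is relatively open in $C^N_c$, and $\alpha^N_j(y)>0$ by hypothesis. So the sets $O^N_{c,j}$ cover $Y$. If $y\in O^N_{c,j}\cap O^N_{c,j'}$ with $j\ne j'$, then $C^N_{c,j'}\subset C^N_c\setminus C^N_{c,j}$ and $C^N_{c,j}\subset C^N_c\setminus C^N_{c,j'}$ give
\[
d(y,C^N_{c,j})<d(y,C^N_c\setminus C^N_{c,j})\le d(y,C^N_{c,j'})<d(y,C^N_c\setminus C^N_{c,j'})\le d(y,C^N_{c,j}),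
\]
which is absurd. So for fixed $(N,c)$ a point lies in at most one $O^N_{c,j}$.

Let $(\lambda^N_{c,j})$ be a subordinate partition of unity and $s_N=\sum_{c,j}\lambda^N_{c,j}$, so that $s_1+\dots+s_M=1$. We want to move $\alpha^N(y)$ toward the vertices $\varepsilon_j$ with weights $\lambda^N_{c,j}(y)$, and to move it all the way in at least one factor. Since some $s_N(y)$ is at least $1/M$, the normalization $m_N=1/\max(s_N,1/M)$ does this: $m_N$ is continuous, $m_Ns_N\le1$, and $m_Ns_N=1$ where $s_N\ge1/M$. Define $\Xi=(\Xi^1,\dots,\Xi^M):Y\to Q_M$ by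
\[
\Xi^N=(1-m_Ns_N)\,\alpha^N+m_N\sum_{c,j}\lambda^N_{c,j}\,\varepsilon_j .
\]
The coefficients are nonnegative and their sum is $1$, so $\Xi^N(y)\in\Delta^{r_N}$.

If $\alpha^N_j(y)=0$, then $y\notin O^N_{c,j}$ for all $c$, so the $j$th coordinate of $\Xi^N(y)$ vanishes too. Hence the homotopy $(1-s)\alpha+s\,\Xi$, $0\le s\le1$, maps $\alpha^{-1}(\partial Q_M)$ into $\partial Q_M$. Next, given $y\in Y$, choose $N$ with $s_N(y)\ge1/M$. Then $\Xi^N(y)$ is a convex combination of the vertices $\varepsilon_j$ with $y\in O^N_{c,j}$ for some $c$. There are at most $n_N\le r_N$ such vertices, one for each $c$, among the $r_N+1$ vertices of $\Delta^{r_N}$, so some coordinate of $\Xi^N(y)$ vanishes. Thus $\Xi(Y)\subset\partial Q_M$. By (F5c) for the polyhedron $\partial Q_M$, the restriction of $\alpha$ to $\alpha^{-1}(\partial Q_M)$ extends to a map $Y\to\partial Q_M$.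
\end{proof}

The bound $n_N\le r_N$ is sharp: the $r+1$ sets $\{t\in\Delta^r:t_c>0\}$, $0\le c\le r$, with the constant functions $j=c$, cover $\Delta^r$, and the identity of $\Delta^r$ is essential.

For a map $\alpha=(\alpha^N)_{N\ge1}:Y\to Q$ write $\alpha_M=(\alpha^1,\dots,\alpha^M):Y\to Q_M$. The only property of the base that the proof uses is the one supplied by the next lemma.

\begin{lemma}\label{lem:supply}
\begin{itemize}
\item[(a)] $Q$ is homeomorphic to the Hilbert cube, and for $\alpha=\operatorname{id}_Q$ all maps $\alpha_M$, $M\geq1$, are essential.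
\item[(b)] If $Y$ is a strongly infinite-dimensional compactum, there is a map $\alpha:Y\to Q$ with all $\alpha_M$, $M\geq1$, essential.
\end{itemize}
\end{lemma}

\begin{proof}
Fix homeomorphisms $H_N:\mathbb{I}^{r_N}\to\Delta^{r_N}$ carrying boundary onto boundary.

(a) The product of the $H_N$ is a homeomorphism from a countably infinite product of intervals onto $Q$. If $\gamma:Q\to\partial Q_M$ agreed with the projection $\alpha_M$ on $\alpha_M^{-1}(\partial Q_M)$, its restriction to a slice $Q_M\times\{\text{point}\}$ would be a retraction of $Q_M$ onto $\partial Q_M$, contrary to (F8).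

(b) Let $(A_i,B_i)$ be as in the definition, and choose maps $\beta_i:Y\to\mathbb{I}$ with $\beta_i=0$ on $A_i$ and $\beta_i=1$ on $B_i$. Fix $m\ge1$, let $\beta=(\beta_1,\dots,\beta_m)$, and suppose that $\gamma=(\gamma_1,\dots,\gamma_m):Y\to\partial\mathbb{I}^m$ agrees with $\beta$ on $\beta^{-1}(\partial\mathbb{I}^m)$. For $i\le m$ the sets $A_i,B_i$ lie in $\beta^{-1}(\partial\mathbb{I}^m)$, so $\gamma_i=0$ on $A_i$ and $\gamma_i=1$ on $B_i$, and $P_i=\gamma_i^{-1}(1/2)$ is a partition between $A_i$ and $B_i$. Since $(1/2,\dots,1/2)\notin\partial\mathbb{I}^m$, we have $P_1\cap\dots\cap P_m=\emptyset$. Together with $P_i=\beta_i^{-1}(1/2)$ for $i>m$ this contradicts the choice of $(A_i,B_i)$. So there is no such $\gamma$. Now group the $\beta_i$ into consecutive blocks of lengths $r_1,r_2,\dots$, and let $\alpha^N$ be $H_N$ applied to the $N$th block. For $m=r_1+\dots+r_M$, the homeomorphism $H=H_1\times\dots\times H_M:\mathbb{I}^m\to Q_M$ carries $\partial\mathbb{I}^m$ onto $\partial Q_M$ and $\alpha_M=H\beta$. If $\alpha_M$ were not essential, composing with $H^{-1}$ would give a map $\gamma$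 as above.
\end{proof}

\begin{remark}
If $\dim Y<m=r_1+\dots+r_M$, no map $Y\to Q_M$ is essential, by (F2) for the sphere $\partial Q_M\cong S^{m-1}$. This is where the argument breaks down for finite-dimensional $Y$, as it must.
\end{remark}

\section{The construction}\label{sec:construction}

Lemma~\ref{lem:cover} tells us how to choose the simplices: $r_N$ must be at least the number of labels that arise at stage $N$. So this number has to be finite and known before $r_N$ is chosen. A label will be attached to each component of the zero set of the $N$th function in each fiber, and we need to organize these components into finitely many continuous families. For polynomial data this is done by Hardt's theorem.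

A subset of $\mathbb{R}^n$ is \emph{semialgebraic} if it is a finite union of sets defined by finitely many polynomial equations and inequalities; a map is semialgebraic if its graph is. A semialgebraic set has finitely many components. Hardt's theorem \cite[Theorem 9.3.2]{BCR} states: if $\tau:S\to V$ is a continuous semialgebraic map of semialgebraic sets, then $V$ is a finite disjoint union of semialgebraic sets $D_l$ for which there are semialgebraic sets $F_l$ and homeomorphisms $\theta_l:D_l\times F_l\to\tau^{-1}(D_l)$ with $\tau\theta_l(t,e)=t$.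

By a \emph{polynomial} in complex coordinates we mean a complex-valued polynomial in their real and imaginary parts; it is \emph{rational} if its coefficients lie in $\mathbb{Q}+i\mathbb{Q}$. List the pairs $(a,i)$ of integers $a\ge0$, $i\ge1$ as $(a(N),i(N))$, $N=1,2,\dots$, running successively through the finite diagonals $a+i=1,2,3,\dots$. A pair on the diagonal $a+i=s$ has position $N\ge s$, so $a(N)\le N-1$.

We define inductively integers $r_N\ge1$, compact semialgebraic sets
\[
K_N\subset\mathbb{D}\times S^{2r_1+1}\times\dots\times S^{2r_N+1}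
\]
with coordinates $(z,w^1,\dots,w^N)$, and polynomial maps $\tau_N:K_N\to Q_N$. Let $K_0=\mathbb{D}$ and let $\tau_0$ be the map to the point $Q_0$. As soon as $r_1,\dots,r_a$ are defined, enumerate the rational polynomials in $z,w^1,\dots,w^a$ as $P_{a,1},P_{a,2},\dots$.

\medskip
\noindent\emph{Stage $N\ge1$.} Since $a(N)\le N-1$, the polynomial $\Phi_N=P_{a(N),i(N)}$ is a function on $K_{N-1}$. Let $\Sigma_N=\{x\in K_{N-1}:\Phi_N(x)=0\}$, and apply Hardt's theorem to $\tau_{N-1}|\Sigma_N:\Sigma_N\to Q_{N-1}$. Let $G^N_1,\dots,G^N_{n_N}$ be the nonempty sets of the form $\theta_l(D_l\times E)$ with $E$ a component of $F_l$; here $n_N=0$ if $\Sigma_N=\emptyset$. Then: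
\begin{itemize}
\item[(G1)] $\Sigma_N=G^N_1\cup\dots\cup G^N_{n_N}$;
\item[(G2)] each $G^N_c\cap\tau_{N-1}^{-1}(t)$ is connected or empty;
\item[(G3)] there is a continuous section $\sigma^N_c:\tau_{N-1}(G^N_c)\to G^N_c$ of $\tau_{N-1}$.
\end{itemize}
Indeed, for $G^N_c=\theta_l(D_l\times E)$ the set in (G2) is $\theta_l(\{t\}\times E)$ if $t\in D_l$ and empty otherwise, and $\sigma^N_c(t)=\theta_l(t,e)$ for a fixed $e\in E$. Put $r_N=\max(1,n_N)$, so that
\begin{equation}\label{eq:nr}
n_N\le r_N,
\end{equation}
and define
\[
K_N=\{(x,w)\in K_{N-1}\times S^{2r_N+1}:\Phi_N(x)\overline{w_j}\ge0\ \text{ for }0\le j\le r_N\},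
\]
\[
\tau_N(x,w)=\bigl(\tau_{N-1}(x),(|w_j|^2)_{0\le j\le r_N}\bigr).
\]
The conditions $\operatorname{Im}(\Phi_N\overline{w_j})=0$ and $\operatorname{Re}(\Phi_N\overline{w_j})\ge0$ are polynomial and closed, so $K_N$ is compact and semialgebraic. In a fiber of $\tau_N$, the coordinate $w$ is determined by $x$ if $\Phi_N(x)\ne0$, and it ranges over a torus if $\Phi_N(x)=0$. The space of Section~\ref{sec:model} is the result of one such stage with $\Phi_1=z$.

Let $\Pi=\mathbb{D}\times\prod_{N\ge1}S^{2r_N+1}$, let $K_\infty$ be the closed set of all $(z,w^1,w^2,\dots)\in\Pi$ with $(z,w^1,\dots,w^N)\in K_N$ for all $N$, and let $\tau_\infty=(|w^N_j|^2)_{N,j}:K_\infty\to Q$. The map $\tau_\infty$ is onto. Given $t\in Q$, take any $z\in\mathbb{D}$ and put inductively $w^N_j=\sqrt{t^N_j}\,\zeta_N$, where $\zeta_N\in S^1$ satisfies $\Phi_N(z,w^1,\dots,w^{N-1})\overline{\zeta_N}\ge0$. Stopping after $N$ steps shows that $\tau_N$ is onto.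

For a compactum $Y$ and a map $\alpha:Y\to Q$ we pull $\tau_\infty$ back along $\alpha$:
\begin{equation}\label{eq:X}
X=\{(y,x)\in Y\times K_\infty:\tau_\infty(x)=\alpha(y)\},\qquad f(y,x)=y,\qquad p(y,x)=z,
\end{equation}
where $z$ is the first coordinate of $x$. Then $X$ is a compactum and $f$ is onto.

\begin{lemma}\label{lem:fibers}
$\dim f^{-1}(y)\le1$ for every $y\in Y$.
\end{lemma}

\begin{proof}
The fiber $f^{-1}(y)$ is homeomorphic to $F=\tau_\infty^{-1}(t)$, where $t=\alpha(y)$. By (F2) it suffices to extend over $F$ a map $\varphi:C\to S^1$ on a closed set $C\subset F$. Extend $\varphi$ to $\Psi:K_\infty\to\mathbb{C}$ by Tietze's theorem. The polynomials in finitely many coordinates form an algebra of functions on $K_\infty$ that contains the constants, separates points and is closed under conjugation. By the Stone--Weierstrass theorem it is dense in $C(K_\infty,\mathbb{C})$, and so are the rational polynomials, because the coordinates are bounded. Hence $|P_{a,i}-\Psi|<1/2$ on $K_\infty$ for some $(a,i)$, and $P_{a,i}=\Phi_N$ for some $N$. On $C$ we have $|\Psi|=1$, so the segment from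 $\Psi$ to $\Phi_N$ misses $0$, and $\varphi\simeq\Phi_N/|\Phi_N|$ on $C$. Choose $j$ with $t^N_j>0$. On $F$ we have $|w^N_j|^2=t^N_j>0$, so $w^N_j/|w^N_j|:F\to S^1$ is defined, and it equals $\Phi_N/|\Phi_N|$ on $C$ because $\Phi_N\overline{w^N_j}\ge0$. By (F5c), $\varphi$ extends over $F$.
\end{proof}

\section{Descent of maps to graphs}\label{sec:descent}

In the model, the winding of the rim was carried by the diagonal circle over the only zero of $\Phi$. With several stages we argue from the top: if a map to a graph is null-homotopic on all circles created at the last stage, we push it down to the previous stage and look again. This cannot go on to the end, because the disc admits no map with winding number $1$ on its boundary. The lemma below justifies the pushing. It will be applied to spaces lying over a convergent sequence in $Y$, which need not be connected or locally connected, so we work with coverings instead of fundamental groups.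

Let $F$ be a discrete group. A \emph{principal $F$-bundle} over $A$ is a map $\xi\to A$ with a right action of $F$ on $\xi$ along the fibers that is locally isomorphic to $O\times F\to O$. A section over an open set $O$ is the same as a trivialization over $O$. For $F=\pi_1(\Gamma)$ the universal cover $\tilde\Gamma\to\Gamma$, with the action by deck transformations, is a principal $F$-bundle whose total space is a tree, hence contractible. Such a bundle is universal \cite{Dold}: for compact metrizable $A$, the assignment $h\mapsto h^*\tilde\Gamma$ induces a bijection from the set of free homotopy classes of maps $A\to\Gamma$ onto the set of isomorphism classes of principal $F$-bundles over $A$.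

\begin{lemma}\label{lem:descent}
Let $b:\hat A\to A$ be a surjective map of compact metrizable spaces with connected fibers.
\begin{itemize}
\item[(i)] If $h:\hat A\to\Gamma$ is null-homotopic on each fiber of $b$, there is a map $h':A\to\Gamma$ with $h'b\simeq h$.
\item[(ii)] If $h_1',h_2':A\to\Gamma$ satisfy $h_1'b\simeq h_2'b$, then $h_1'\simeq h_2'$.
\end{itemize}
\end{lemma}

\begin{proof}
The map $b$ is closed. Hence for open $O\subset A$ the restriction $b^{-1}(O)\to O$ is a closed surjection, so a quotient map: a function on $O$ is continuous if its composition with $b$ is.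

(i) Let $\xi=h^*\tilde\Gamma$, $a\in A$ and $C=b^{-1}(a)$. By (F5c), $h\simeq h_1$ with $h_1|C$ constant. Let $V$ be an open neighborhood of the point $h_1(C)$ over which $\tilde\Gamma$ is trivial. Then $\xi\cong h_1^*\tilde\Gamma$ is trivial over $h_1^{-1}(V)$, and $O=A\setminus b(\hat A\setminus h_1^{-1}(V))$ is an open neighborhood of $a$ with $b^{-1}(O)\subset h_1^{-1}(V)$. Cover $A$ by finitely many such sets $O_i$ and let $s_i$ be a section of $\xi$ over $b^{-1}(O_i)$. Write $s_j=s_ig_{ij}$ with $g_{ij}:b^{-1}(O_i\cap O_j)\to F$ continuous; then $g_{ij}g_{jl}=g_{il}$. Since $F$ is discrete and the fibers of $b$ are connected, $g_{ij}=g'_{ij}b$ for a function $g'_{ij}:O_i\cap O_j\to F$, which is continuous by the first paragraph. Since $b$ is onto, $g'_{ij}g'_{jl}=g'_{il}$. Gluing the products $O_i\times F$ by the $g'_{ij}$ gives a principal $F$-bundle $\xi'$ over $A$, and $b^*\xi'\cong\xi$ because both are glued from the products $b^{-1}(O_i)\times F$ by the $g_{ij}$. Choose $h'$ with $h'^*\tilde\Gamma\cong\xi'$. Then $(h'b)^*\tilde\Gamma\cong\xi=h^*\tilde\Gamma$, so $h'b\simeq h$.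

(ii) Let $\xi_i'=h_i'^*\tilde\Gamma$, and let $I\to A$ be the covering space whose fiber $I_a$ is the set of $F$-equivariant bijections from the fiber of $\xi_1'$ over $a$ to that of $\xi_2'$; over an open set where both bundles are trivial, $I$ is a product with the discrete space $F$. A section of $I$ is an isomorphism $\xi_1'\cong\xi_2'$. The homotopy $h_1'b\simeq h_2'b$ gives an isomorphism $b^*\xi_1'\cong b^*\xi_2'$, that is, a map $s:\hat A\to I$ with $s(\hat a)\in I_{b(\hat a)}$. On the connected set $b^{-1}(a)$ the map $s$ takes values in the discrete set $I_a$, so it is constant there. Thus $s=s'b$ for a section $s'$ of $I$, continuous by the first paragraph. Hence $\xi_1'\cong\xi_2'$ and $h_1'\simeq h_2'$.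
\end{proof}

Part (ii) fails without connectedness of the fibers: take $b:\mathbb{I}\to S^1$, $b(s)=e^{2\pi is}$, with $h_1'$ the identity and $h_2'$ constant.

\section{Finitely many stages}\label{sec:finite}

Fix a compactum $Y$ and a map $\alpha:Y\to Q$. For a nonempty closed set $A\subset Y$ and $n\ge0$ let
\[
X^n_A=\{(y,x)\in A\times K_n:\tau_n(x)=\alpha_n(y)\},
\]
so that $X^0_A=A\times\mathbb{D}$, and let $p:X^n_A\to\mathbb{D}$ be the $z$-coordinate. We write $X^n_y$ for $X^n_{\{y\}}$; it is nonempty because $\tau_n$ is onto.

\begin{proposition}\label{prop:finite}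
Let $M\ge1$ be such that $\alpha_M$ is essential, let $L$ be a compactum with $\dim L\le1$, and let $g:X^M_Y\to L$ be a map. There are $y\in Y$ and a continuum $T\subset X^M_y$ with $g|T$ constant and $\operatorname{diam}p(T)\ge1$.
\end{proposition}

Until the end of this section we \emph{assume that there is no such $T$}, and we construct a cover of $Y$ as in Lemma~\ref{lem:cover}. Factor the map $X^M_Y\to Y\times L$, $(y,x)\mapsto(y,g(y,x))$, as $\ell q$ with $q:X^M_Y\to Z$ as in (F4), and let $Z_y=q(X^M_y)=\ell^{-1}(\{y\}\times L)$. Each $q^{-1}(\omega)$ is a continuum in some $X^M_y$ on which $g$ is constant, and $Z_y$ has a light map to $L$. By our assumption and (F3),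
\begin{equation}\label{eq:Z}
\operatorname{diam}p(q^{-1}(\omega))<1\quad(\omega\in Z),\qquad\dim Z_y\le1\quad(y\in Y).
\end{equation}
The hypothesis $\dim L\le1$ is used only here; the bound $\dim Z_y\le1$ will be used to apply Lemmas~\ref{lem:winding} and \ref{lem:two}. A \emph{test map at $y$} is a map $u:Z_y\to\Gamma$ to a connected graph.

\subsection*{Going down one stage}
Let $1\le n\le M$. For $y\in Y$ let $\Sigma_n(y)=\{x\in\Sigma_n:\tau_{n-1}(x)=\alpha_{n-1}(y)\}$, and for $x\in\Sigma_n(y)$ let
\[
\phi_{y,x}:\mathbb{T}^{r_n+1}\to X^n_y,\qquad\phi_{y,x}(\eta)=\Bigl(y,x,\bigl(\sqrt{\alpha^n_j(y)}\,\eta_j\bigr)_j\Bigr).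
\]
The values lie in $X^n_y$ because $\Phi_n(x)=0$. The formula shows that $\phi_{y',x'}\to\phi_{y,x}$ uniformly as $(y',x')\to(y,x)$.

These tori are the nondegenerate fibers of the projection $X^n_A\to X^{n-1}_A$, but that projection is the wrong map to descend along: a map such as $\eta_0\eta_1^{-1}$ is essential on the torus although it is not active, and then it gives neither a label nor a descent. We keep only the diagonal circles, which are all that the annulus of Section~\ref{sec:model} touches. Let
\[
\hat X^n_A=\{(y,x,\zeta):(y,x)\in X^{n-1}_A,\ \zeta\in S^1,\ \Phi_n(x)\overline\zeta\ge0\},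
\]
\[
X^{n-1}_A\xleftarrow{\ b_n\ }\hat X^n_A\xrightarrow{\ d_n\ }X^n_A,\qquad b_n(y,x,\zeta)=(y,x),\quad d_n(y,x,\zeta)=\Bigl(y,x,\bigl(\sqrt{\alpha^n_j(y)}\,\zeta\bigr)_j\Bigr).
\]
The map $d_n$ takes values in $X^n_A$, since $w_j=\sqrt{\alpha^n_j(y)}\,\zeta$ satisfies $\Phi_n(x)\overline{w_j}\ge0$ and $|w_j|^2=\alpha^n_j(y)$. We have $pd_n=pb_n$. The map $b_n$ is onto; its fiber over $(y,x)$ is a point if $\Phi_n(x)\ne0$ and a circle if $x\in\Sigma_n(y)$, and on that circle $d_n(y,x,\zeta)=\phi_{y,x}(\zeta,\dots,\zeta)$.

Call $h:X^n_A\to\Gamma$ \emph{$n$-trivial} if none of the maps $h\phi_{y,x}$, $y\in A$, $x\in\Sigma_n(y)$, is active. Equivalently, $hd_n$ is null-homotopic on each fiber of $b_n$. By Lemma~\ref{lem:descent} there is then a map $h':X^{n-1}_A\to\Gamma$ with $h'b_n\simeq hd_n$, unique up to homotopy. We call it a \emph{descent} of $h$.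

\begin{lemma}\label{lem:natural}
Let $h:X^n_A\to\Gamma$ be a map.
\begin{itemize}
\item[(a)] $h$ is $n$-trivial if and only if $h|X^n_y$ is $n$-trivial for every $y\in A$. This property depends only on the homotopy class of $h$.
\item[(b)] Let $h$ be $n$-trivial with descent $h'$, let $A_1\subset A$ be closed and nonempty, let $a:\Gamma\to\Gamma_1$ be a map, and let $h_1:X^n_{A_1}\to\Gamma_1$ satisfy $h_1\simeq ah|X^n_{A_1}$. Then $h_1$ is $n$-trivial, and every descent $h_1'$ of $h_1$ satisfies $h_1'\simeq ah'|X^{n-1}_{A_1}$.
\end{itemize}
\end{lemma}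

\begin{proof}
Part (a) follows from the definition and Lemma~\ref{lem:label}(a). In (b), $h_1\phi_{y,x}\simeq ah\phi_{y,x}$ is not active by Lemma~\ref{lem:label}(a),(c). On $\hat X^n_{A_1}$ we have $h_1'b_n\simeq h_1d_n\simeq ahd_n\simeq ah'b_n$, and Lemma~\ref{lem:descent}(ii) applies.
\end{proof}

\subsection*{The stage of a point}
Fix $y\in Y$. For each test map $u$ at $y$ put $h^M_u=uq|X^M_y$. Suppose that $1\le n\le M$ and that $h^n_u:X^n_y\to\Gamma$ is defined for all test maps $u$ at $y$. If all $h^n_u$ are $n$-trivial, we say that $y$ \emph{passes stage $n$}, let $h^{n-1}_u$ be a descent of $h^n_u$, and continue. Otherwise we stop and put $N(y)=n$. Thus $h^n_u$ is defined for $N(y)\le n\le M$ and all $u$.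

\begin{lemma}\label{lem:stop}
No point $y$ passes all stages $M,M-1,\dots,1$. So $N(y)\in\{1,\dots,M\}$ is defined for every $y\in Y$.
\end{lemma}

\begin{proof}
Suppose that $y$ passes all stages, and let $R^n=\{\xi\in X^n_y:|p(\xi)|=1\}$ for $0\le n\le M$. By \eqref{eq:Z} and Lemma~\ref{lem:winding}, applied to $q:X^M_y\to Z_y$, there is a test map $u:Z_y\to S^1$ with $h^M_u|R^M\simeq p|R^M$. We show by downward induction that $h^n_u|R^n\simeq p|R^n$ as maps to $S^1$. Suppose this holds for some $n\ge1$. Since $pd_n=pb_n$, the map $d_n$ sends $b_n^{-1}(R^{n-1})$ into $R^n$, and on $b_n^{-1}(R^{n-1})$ we have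
\[
h^{n-1}_ub_n\simeq h^n_ud_n\simeq pd_n=pb_n .
\]
Lemma~\ref{lem:descent}(ii) for $b_n:b_n^{-1}(R^{n-1})\to R^{n-1}$ gives $h^{n-1}_u|R^{n-1}\simeq p|R^{n-1}$. For $n=0$, the map $p$ identifies $X^0_y$ with $\mathbb{D}$, and $h^0_u:\mathbb{D}\to S^1$ is homotopic to the identity on $S^1$. This contradicts (F8).
\end{proof}

\subsection*{The label of a detected pair}
Let $y\in Y$, $N=N(y)$ and $x\in\Sigma_N(y)$. A test map $u$ at $y$ \emph{detects} $(y,x)$ if $h^N_u\phi_{y,x}$ is active, and $(y,x)$ is \emph{detected} if some test map detects it. By the definition of $N(y)$, for every $y$ there is $x\in\Sigma_{N(y)}(y)$ such that $(y,x)$ is detected. It matters that passing a stage was required of all test maps at once: this makes $h^{N}_u$ available for every $u$, in particular for the common refinement in the next proof.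

\begin{lemma}\label{lem:welldef}
If $(y,x)$ is detected and $N=N(y)$, the vector $v(y,x)=v(h^N_u\phi_{y,x})\in\mathbb{Q}^{r_N+1}$ is the same for all $u$ that detect $(y,x)$. It is nonzero, and $v_j(y,x)\ne0$ implies $\alpha^N_j(y)>0$.
\end{lemma}

\begin{proof}
Let $u_1,u_2$ detect $(y,x)$. Since $\dim Z_y\le1$, Lemma~\ref{lem:two} gives a test map $u:Z_y\to\Gamma$ and maps $a_i$ with $a_iu\simeq u_i$. Then $h^M_{u_i}\simeq a_ih^M_u$, and Lemma~\ref{lem:natural}(b), applied for $n=M,\dots,N+1$, gives $h^N_{u_i}\simeq a_ih^N_u$. By Lemma~\ref{lem:label}(a),(c), $v(h^N_{u_i}\phi_{y,x})=v(h^N_u\phi_{y,x})$ for $i=1,2$. The rest is Lemma~\ref{lem:label}(b), since $\phi_{y,x}$ does not depend on $\eta_j$ if $\alpha^N_j(y)=0$.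
\end{proof}

\begin{lemma}\label{lem:local}
Let $1\le N\le M$.
\begin{itemize}
\item[(a)] Let $N(y)=N$ and let $E\subset\Sigma_N(y)$ be connected. If $(y,x)$ is detected for one $x\in E$, then it is detected for all $x\in E$.
\item[(b)] Let $(y_i,x_i)\to(y_0,x_0)$, where $N(y_i)=N$ and $x_i\in\Sigma_N(y_i)$ for all $i\ge0$, and let $(y_0,x_0)$ be detected. Then for large $i$ the pair $(y_i,x_i)$ is detected and $v(y_i,x_i)=v(y_0,x_0)$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Let $u$ detect $(y,x_0)$ with $x_0\in E$. The map $h^N_u$ is uniformly continuous on $X^N_y$, so by (F5b) the homotopy class of $h^N_u\phi_{y,x}$ is a locally constant function of $x\in\Sigma_N(y)$. It is therefore constant on $E$, and $u$ detects $(y,x)$ for all $x\in E$.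

(b) Let $u:Z_{y_0}\to\Gamma$ detect $(y_0,x_0)$. The descents $h^N$ at different points $y_i$ are chosen independently, so to compare them we descend over the whole sequence at once. By (F5a), $u$ extends to a map $\hat u$ on an open set $O\supset Z_{y_0}$ in $Z$. The image of $Z\setminus O$ in $Y$ is closed and misses $y_0$, so there is $i_0$ with $Z_{y_i}\subset O$ for $i\ge i_0$. Let $A$ be the compact set $\{y_0\}\cup\{y_i:i\ge i_0\}$; for $y\in A$ let $u_y=\hat u|Z_y$, a test map at $y$, with $u_{y_0}=u$. We construct maps $h^n:X^n_A\to\Gamma$, $n=M,\dots,N$, with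
\begin{equation}\label{eq:restrict}
h^n|X^n_y\simeq h^n_{u_y}\qquad(y\in A).
\end{equation}
Let $h^M=\hat uq|X^M_A$. If $h^n$ is constructed and $n>N$, then every $y\in A$ passes stage $n$, so $h^n$ is $n$-trivial by \eqref{eq:restrict} and Lemma~\ref{lem:natural}(a). Let $h^{n-1}$ be a descent of $h^n$; it satisfies \eqref{eq:restrict} by Lemma~\ref{lem:natural}(b) with $A_1=\{y\}$ and $a$ the identity. Now $\phi_{y_i,x_i}\to\phi_{y_0,x_0}$ uniformly as maps to $X^N_A$, and $h^N$ is uniformly continuous. By (F5b) and \eqref{eq:restrict}, for large $i$,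
\[
h^N_{u_{y_i}}\phi_{y_i,x_i}\simeq h^N\phi_{y_i,x_i}\simeq h^N\phi_{y_0,x_0}\simeq h^N_u\phi_{y_0,x_0}.
\]
So $u_{y_i}$ detects $(y_i,x_i)$, and the labels agree by Lemmas~\ref{lem:label}(a) and \ref{lem:welldef}.
\end{proof}

The proof of (b) needs every $y_i$ to pass the stages above $N$, and it says nothing about nearby points that stop earlier. This is why Lemma~\ref{lem:cover} was proved for arbitrary subsets.

\begin{proof}[End of the proof of Proposition~\ref{prop:finite}]
For $1\le N\le M$ and $1\le c\le n_N$ let $C^N_c$ be the set of all $y$ such that $N(y)=N$ and $(y,x)$ is detected for some $x\in G^N_c\cap\Sigma_N(y)$. By Lemma~\ref{lem:stop} and (G1), these sets cover $Y$.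

A point $y\in C^N_c$ may have many detected pairs, and we need one that moves continuously with $y$. Since $G^N_c\cap\Sigma_N(y)=G^N_c\cap\tau_{N-1}^{-1}(\alpha_{N-1}(y))$ is nonempty, the point $x(y)=\sigma^N_c(\alpha_{N-1}(y))$ is defined and lies in this set, which is connected by (G2). By Lemma~\ref{lem:local}(a), $(y,x(y))$ is detected. By (G3), $x(y)$ depends continuously on $y\in C^N_c$. So if $y_i\to y_0$ in $C^N_c$, Lemma~\ref{lem:local}(b) gives $v(y_i,x(y_i))=v(y_0,x(y_0))$ for large $i$. As $C^N_c$ is metrizable, $y\mapsto v(y,x(y))$ is locally constant on $C^N_c$, and so is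
\[
j^N_c(y)=\min\{j:v_j(y,x(y))\ne0\}.
\]
By Lemma~\ref{lem:welldef} the minimum exists and $\alpha^N_j(y)>0$ for $j=j^N_c(y)$. By \eqref{eq:nr} and Lemma~\ref{lem:cover}, $\alpha_M$ is not essential, contrary to the hypothesis.
\end{proof}

\section{Passage to the limit}\label{sec:limit}

\begin{proposition}\label{prop:limit}
Let $Y$ be a compactum, let $\alpha:Y\to Q$ be a map with all $\alpha_M$, $M\geq1$, essential, and let $X,f,p$ be given by \eqref{eq:X}. For every compactum $L$ with $\dim L\le1$ and every map $g:X\to L$ there is a continuum $T$ in a fiber of $f$ with $g|T$ constant and $\operatorname{diam}p(T)\ge1$.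
\end{proposition}

\begin{proof}
The map $g$ is defined on $X$, while Proposition~\ref{prop:finite} needs a map on $X^M_Y$. When $L$ is a polyhedron, we can extend $g$ to a neighborhood of $X$ and place copies of the spaces $X^M_Y$ in that neighborhood. The general case follows by approximating $L$ by graphs.

\emph{Case 1: $L$ is homeomorphic to a graph, not necessarily connected.} The set $X$ is closed in the compactum $Y\times\Pi$, so by (F5a) $g$ extends to a map $G:U\to L$ on an open set $U\supset X$. Let $\pi:Y\times\Pi\to Y$ be the projection, and let $p$ denote the $z$-coordinate on $Y\times\Pi$. Fix points $*_N\in S^{2r_N+1}$ and let $X_M'\subset Y\times\Pi$ be the image of $X^M_Y$ under the embedding $(y,x)\mapsto(y,x,*_{M+1},*_{M+2},\dots)$, which preserves $y$ and $z$. For $N\geq1$ let $W_N\subset Y\times\Pi$ be the closed set defined by $(z,w^1,\dots,w^N)\in K_N$ and $\tau_N(z,w^1,\dots,w^N)=\alpha_N(y)$. Then $W_1\supset W_2\supset\cdots$, $X=\bigcap_NW_N$ and $X_M'\subset W_M$. By compactness $W_M\subset U$ for large $M$. For such $M$, Proposition~\ref{prop:finite} applied to $G|X_M'$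 gives a point $y_M\in Y$ and a continuum $T_M\subset W_M\cap\pi^{-1}(y_M)$ with $G|T_M$ constant and $\operatorname{diam}p(T_M)\ge1$. Pass to a subsequence along which $y_M\to y$ and $T_M\to T$ in the Hausdorff metric. By (F6), $T$ is a continuum. Since $T_M\subset W_N$ for $M\ge N$ and $W_N$ is closed, $T\subset X$; also $\pi(T)=\{y\}$, so $T\subset f^{-1}(y)$. The compact sets $p(T_M)$ converge to $p(T)$, so $\operatorname{diam}p(T)\ge1$. Finally, any two points $\xi,\xi'\in T$ are limits of points $\xi_M,\xi_M'\in T_M$, and $G(\xi_M)=G(\xi_M')$; continuity of $G$ on $U\supset T$ gives $g(\xi)=g(\xi')$.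

\emph{Case 2: $L$ is arbitrary.} Let $i\ge1$. By (F1) there is a finite cover of $L$ by open sets $O_1,\dots,O_m$ of diameter less than $1/i$ such that no point lies in more than two of them. For a subordinate partition of unity $(\lambda_1,\dots,\lambda_m)$, the map $\nu_i=(\lambda_1,\dots,\lambda_m):L\to\Delta^{m-1}$ takes values in the $1$-skeleton of $\Delta^{m-1}$, a graph. If $t\in\nu_i(L)$ and $t_l>0$, then $\nu_i^{-1}(t)\subset O_l$, so the point-inverses of $\nu_i$ have diameter less than $1/i$. Case 1 for $\nu_ig$ gives a continuum $T_i\subset f^{-1}(y_i)$ with $\operatorname{diam}g(T_i)<1/i$ and $\operatorname{diam}p(T_i)\ge1$. Along a subsequence, $y_i\to y$ and $T_i\to T$ in the Hausdorff metric of $X$. Then $T$ is a continuum in $f^{-1}(y)$, $\operatorname{diam}p(T)\ge1$ and $\operatorname{diam}g(T)=\lim\operatorname{diam}g(T_i)=0$.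
\end{proof}

\begin{proof}[Proof of Theorems~\ref{thm:A} and \ref{thm:B}]
Let $r_1,r_2,\dots$ be the integers of Section~\ref{sec:construction}. For Theorem~\ref{thm:A} take $Y=Q$ and $\alpha=\operatorname{id}_Q$; for Theorem~\ref{thm:B} take $\alpha$ from Lemma~\ref{lem:supply}(b). In both cases all $\alpha_M$ are essential by Lemma~\ref{lem:supply}. The map $f$ in \eqref{eq:X} is onto, it is $1$-dimensional by Lemma~\ref{lem:fibers}, and $p$ has the required property by Proposition~\ref{prop:limit}. For $L=\mathbb{I}$, the continuum $T$ has more than one point and lies in a fiber of $f\times g$, so $\dim(f\times g)\ge1$ by (F3).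
\end{proof}

\begin{thebibliography}{9}

\bibitem{BCR} Bochnak, Coste and Roy, \emph{Real Algebraic Geometry}.

\bibitem{Dold} Dold, \emph{Partitions of unity in the theory of fibrations}, 1963.

\bibitem{problem} ``We show that if $X$ is a subspace of a linearly ordered space, then $Ck\left(X\right)$ is a Baire space if and only if $Ck\left(X\right)$ is Choquet iff $X$ has'', \texttt{https://eudml.org/subject/MSC/54Fxx?prefix=b}.

\end{thebibliography}
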